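\title{Deterministic Predictors in Agnostic Multi-Distribution Learning Need $\Omega(dk/\varepsilon^2)$ Samples}


\begin{abstract}
In agnostic multi-distribution learning one samples from $k$ unknown distributions and looks for a predictor whose worst error over them is within $\varepsilon$ of the best worst error in a class of VC dimension $d$. Randomized predictors achieve this with $(d+k)/\varepsilon^2$ samples up to logarithmic factors. We show that deterministic predictors do not, even when they may lie outside the class and computation is unbounded: for $k\ge 12d$ they need $\Omega(dk/\varepsilon^2)$ samples. For $12d\le k\le 2^d$ and failure probability at least $2^{-d}$ this matches the cost of learning each distribution separately. The hard instances use known distributions to force the output to select an index and a word of a linear code, and the code is chosen so that testing a single index costs $\Omega(d/\varepsilon^2)$ samples.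
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The problem}

Let $\mathcal X$ be a set and $\mathcal H\subseteq\{0,1\}^{\mathcal X}$ a class of functions. A finite set $A\subseteq\mathcal X$ is \emph{shattered} by $\mathcal H$ if every function $A\to\{0,1\}$ is the restriction of a member of $\mathcal H$, and the \emph{VC dimension} $\operatorname{VC}(\mathcal H)$ is the largest size of a shattered set. For a distribution $D$ on $\mathcal X\times\{0,1\}$ and $f:\mathcal X\to\{0,1\}$, the \emph{loss} of $f$ is $L_D(f)=\Pr_{(x,y)\sim D}[f(x)\ne y]$. A \emph{randomized predictor} is a probability distribution over such functions, and its loss is the expected loss.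

In \emph{agnostic multi-distribution learning} there are $k$ unknown distributions $D_1,\dots,D_k$ on $\mathcal X\times\{0,1\}$. The learner knows $\mathcal H$, $k$ and parameters $\varepsilon,\delta\in(0,1)$, and may draw independent samples from any $D_i$ it chooses. With
\[
\mathrm{OPT}=\inf_{h\in\mathcal H}\max_{i\in[k]}L_{D_i}(h),
\]
a predictor $f$ is \emph{$\varepsilon$-optimal} if $\max_i L_{D_i}(f)\le\mathrm{OPT}+\varepsilon$. The learner must output an $\varepsilon$-optimal predictor with probability at least $1-\delta$, and its cost is the total number of samples. The output is \emph{proper} if it lies in $\mathcal H$ and \emph{improper} if it need not.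

The obvious method estimates the loss of every $h\in\mathcal H$ on every $D_i$. With $d=\operatorname{VC}(\mathcal H)$ this takes about $d/\varepsilon^2$ samples per distribution, hence about $dk/\varepsilon^2$ in total, and it returns a member of $\mathcal H$. For bounded $k$ the quantities $dk$ and $d+k$ agree up to a constant factor, so the interest lies in letting both grow. There randomized predictors do much better. As stated in \cite{mdl}, an $\varepsilon$-optimal randomized predictor can be found with
\begin{equation}\label{eq:randomized}
O\Bigl(\frac{d\log(\frac{kd}{\varepsilon})+k\log(\frac{k}{\delta\varepsilon})}{\varepsilon^2}\cdot\log^8\bigl(\tfrac{k}{\delta\varepsilon}\bigr)\Bigr)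
\end{equation}
samples, this rate is optimal up to logarithmic factors, and efficient multi-distribution learning is in general possible only if one accepts a randomized or an improper output. The following question is posed as open in \cite{mdl}.

\medskip
\noindent\textbf{Question.} \emph{Are there an absolute constant $C>0$, a fixed polylogarithmic function $P$, and a procedure which, for all $d,k,\varepsilon,\delta$, all classes $\mathcal H$ of VC dimension $d$ and all $D_1,\dots,D_k$, draws at most}
\begin{equation}\label{eq:additive}
C\cdot\frac{d+k}{\varepsilon^2}\cdot P(d,k,1/\varepsilon,1/\delta)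
\end{equation}
\emph{samples and outputs, with probability at least $1-\delta$, a single $\varepsilon$-optimal function $f:\mathcal X\to\{0,1\}$, not necessarily in $\mathcal H$?} Computation is unrestricted.
\medskip

A maximum over $i$ favors mixing. If $D_1$ and $D_2$ are the point masses at $(x,0)$ and $(x,1)$, every function has worst loss $1$ while a fair coin has worst loss $\frac12$. But the benchmark $\mathrm{OPT}$ is attained, up to $\varepsilon$, by a function, so a good function always exists and only the cost of finding it is in question. Two ways of rounding a randomized predictor suggest a positive answer. The majority vote errs at $(x,y)$ only if the randomized predictor errs there with probability at least $\frac12$, so it at most doubles every loss; this suffices when the losses are of order $\varepsilon$. Rounding independently at each point preserves every loss in expectation, and the losses concentrate when no point carries much mass (Theorem~\ref{thm:more}(c) below). One would guess that the remaining heavy points, of which each distribution has few, can be handled at small cost. They cannot.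

\subsection{Results}

\begin{definition}\label{def:learner}
A \emph{deterministic learner} for $(\mathcal H,k,\varepsilon,\delta)$ is a procedure which has an internal random seed; which at each step, as a function of the seed and the samples seen so far, either requests a fresh sample from one of the $k$ distributions or stops and outputs a function $f:\mathcal X\to\{0,1\}$; and whose output, for every $k$-tuple $D_1,\dots,D_k$, is $\varepsilon$-optimal with probability at least $1-\delta$. A number $N$ is a \emph{sample bound} for the learner if for every $k$-tuple the expected total number of samples is at most $N$.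
\end{definition}

The word ``deterministic'' refers to the output only. A worst-case bound on the number of samples is in particular a sample bound.

\begin{theorem}\label{thm:main}
Let $d\ge4$ and $k\ge12d$. There is a class $\mathcal H$ of VC dimension exactly $d$ on a finite domain such that for all $\varepsilon\in(0,1/75]$ and $\delta\in(0,1/4]$, every sample bound $N$ of every deterministic learner for $(\mathcal H,k,\varepsilon,\delta)$ satisfies
\[
N\ \ge\ c_0\,\frac{dk}{\varepsilon^2},\qquad c_0=5\cdot10^{-10}.
\]
\end{theorem}

\begin{corollary}\label{cor:answer}
The answer to the Question is negative.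
\end{corollary}

\begin{theorem}\label{thm:more}
\begin{enumerate}
\item[(a)] For all $d\ge4$, $k\ge48$, $\varepsilon\le1/75$ and $\delta\le1/4$ there is a class of VC dimension $d$ for which every sample bound of every deterministic learner satisfies $N\ge\frac{c_0}{24}\,k\min\{d,k\}/\varepsilon^2$.
\item[(b)] $O\bigl(k(d+\log(k/\delta))/\varepsilon^2\bigr)$ samples always suffice for a deterministic, even proper, learner. Hence for $12d\le k\le2^d$, $2^{-d}\le\delta\le1/4$ and $\varepsilon\le1/75$, the worst-case sample complexity over classes of VC dimension $d$ is $\Theta(dk/\varepsilon^2)$, for proper and for improper deterministic learners alike.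
\item[(c)] Let $\mathcal X$ be countable. There is a procedure, using the number of samples \eqref{eq:randomized} with $(\varepsilon/2,\delta/2)$ in place of $(\varepsilon,\delta)$, that outputs with probability at least $1-\delta$ an $\varepsilon$-optimal function $f:\mathcal X\to\{0,1\}$ whenever every point $x\in\mathcal X$ has probability at most $\varepsilon^2/(2\ln(2k/\delta))$ under every $D_i$.
\end{enumerate}
\end{theorem}

In the range of (b), giving up properness gains nothing beyond a constant factor; by (c), heavy points are the only obstruction on a countable domain. For $k$ much smaller than $d$ a gap remains between the upper bound (b) and the lower bound $\Omega(k^2/\varepsilon^2)$ of (a) together with the classical $\Omega(d/\varepsilon^2)$. We leave it open; it does not affect the answer to the Question.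

Section~\ref{sec:idea} introduces the two kinds of distributions from which the hard instances are made, shows the mechanism on a domain of four points, and reduces the general construction to finding a linear code with three properties. Section~\ref{sec:testing} bounds the cost of telling a code from one of its cosets, Section~\ref{sec:code} constructs the code, Section~\ref{sec:class} assembles the class, and Section~\ref{sec:lower} proves the lower bounds. The upper bounds are in Section~\ref{sec:upper}.

\section{Clauses, signals and a four-point example}\label{sec:idea}

A lower bound against improper learners must control every function on the domain, not just the members of $\mathcal H$. We spend some of the $k$ distributions on this. They are fixed and known, so sampling them is useless, but a near-optimal function must do well on them.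

\subsection{Clause distributions}

Fix a point $z$ of the domain. A \emph{literal} is a pair $(p,t)$ with $p\ne z$ a point and $t\in\{0,1\}$. A \emph{clause} $\varphi$ is a set of $w\le4$ literals, $w\ge1$, on distinct points; $f$ \emph{satisfies} $\varphi$ if $f(p)=t$ for some $(p,t)\in\varphi$. We write $p$ for $(p,1)$ and $\neg p$ for $(p,0)$, and join literals with $\vee$. The \emph{clause distribution} $D_\varphi$ outputs, with probability $\frac23$, a uniformly random literal of $\varphi$ as a labeled example, and with probability $\frac13$ the example $(z,0)$.

\begin{lemma}\label{lem:clause}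
If $f$ violates $\varphi$, then $L_{D_\varphi}(f)\ge\frac23$. If $f$ satisfies $\varphi$ and $f(z)=0$, then $L_{D_\varphi}(f)\le\frac12$.
\end{lemma}

\begin{proof}
In the first case $f$ errs on every literal. In the second it is correct on $(z,0)$ and on at least one of the $w$ literals, so its loss is at most $\frac23(1-\frac1w)\le\frac23\cdot\frac34$.
\end{proof}

The point $z$ only dilutes the literals, so that satisfied clauses cost at most $\frac12$, the level at which $\mathrm{OPT}$ will sit. For $\varepsilon<\frac16$, a function with all losses at most $\frac12+\varepsilon$ satisfies every clause present. The width must be bounded: if the literals have total mass $p$, a satisfied clause of width $w$ may cost $p(1-\frac1w)$ and a violated one $p$, a difference of at most $1/w$.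

\subsection{Signal distributions}

Let the domain contain \emph{code points} $e_1,\dots,e_m$ and \emph{leaves} $\lambda_1,\dots,\lambda_K$. For a function $f$ let $f|_e=(f(e_1),\dots,f(e_m))\in\mathbb F_2^m$, and say that $f$ \emph{selects} $i$ if $f(\lambda_i)=1$. Let $\operatorname{dist}$ denote Hamming distance. For $\beta\in(0,\frac14]$ and $s\in\mathbb F_2^m$ let $Q_s$ be the law on $[m]\times\{0,1\}$ of a pair $(x,y)$ with $x$ uniform and $\Pr[y=s_x\mid x]=\frac12+\beta$: a random coordinate of $s$, seen through heavy noise.

Given $b\in(0,\frac13]$, put $\beta=\frac{b}{2(1-b)}$. Since $1-b\ge\frac23$, we have $\beta\le\frac34b\le\frac14$. The \emph{signal distribution} $S_{i,s}$ outputs $(\lambda_i,0)$ with probability $b$, and with probability $1-b$ draws $(x,y)\sim Q_s$ and outputs $(e_x,y)$. At $e_x$ the function $f$ errs with probability $\frac12-\beta$ if $f(e_x)=s_x$ and $\frac12+\beta$ otherwise. Writing $\rho=\operatorname{dist}(f|_e,s)/m\in[0,1]$ and using $(1-b)\beta=\frac b2$, we get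
\begin{equation}\label{eq:signal}
L_{S_{i,s}}(f)=b\,f(\lambda_i)+(1-b)\bigl(\tfrac12-\beta+2\beta\rho\bigr)=\tfrac12-b+b\rho+b\,f(\lambda_i).
\end{equation}
The value of $\beta$ makes the two penalties equal in size. A function that does not select $i$ has loss at most $\frac12$ whatever it does on the code points; a function that selects $i$ has loss $\frac12+b\rho$. So $S_{i,s}$ expresses the implication ``if $f$ selects $i$, then $f|_e$ is close to $s$'', with $s$ hidden.

\subsection{The example}

\begin{example}\label{ex:four}
Take $m=1$, $K=2$, the domain $\{z,e,\lambda_1,\lambda_2\}$, and $\mathcal H=\{h_1,h_2\}$ with $h_i$ the indicator function of $\lambda_i$. Let $\varepsilon<\frac16$ and $b=2\varepsilon$. There are four distributions: those of the clauses $\lambda_1\vee\lambda_2$ and $\neg e$, and the signals $S_{1,s^{(1)}}$, $S_{2,s^{(2)}}$ with hidden bits $s^{(1)}\ne s^{(2)}$. For $(s^{(1)},s^{(2)})=(0,1)$, formula \eqref{eq:signal} gives the following losses.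
\[
\begin{array}{c|cccc}
 & \lambda_1\vee\lambda_2 & \neg e & S_{1,0} & S_{2,1}\\ \hline
h_1 & \frac13 & 0 & \frac12 & \frac12\\[2pt]
h_2 & \frac13 & 0 & \frac12-2\varepsilon & \frac12+2\varepsilon\\[2pt]
\text{uniform mixture} & \frac13 & 0 & \frac12-\varepsilon & \frac12+\varepsilon
\end{array}
\]
Thus $\mathrm{OPT}=\frac12$, and the mixture is $\varepsilon$-optimal; by symmetry it is also $\varepsilon$-optimal for the bits $(1,0)$, so it needs no samples. Now let $f$ be any $\varepsilon$-optimal function. It satisfies both clauses, so $f(e)=0$ and $f$ selects some index. If it selected $2$, its loss on $S_{2,1}$ would be $\frac12+2\varepsilon$. So $f$ selects $1$ and only $1$: the output reveals the hidden bits. To learn them one must tell a coin of bias $+\beta$ from a coin of bias $-\beta$, where $\beta\le\frac32\varepsilon$. By \eqref{eq:tau} below, $n$ samples from each signal have joint laws within total variation distance $6\beta\sqrt n$ in the two cases, while success with probability $\frac34$ in both requires distance at least $\frac12$; so $n\ge1/(144\beta^2)$. Independent rounding of the mixture produces the required values $(1,0)$ at $(\lambda_1,\lambda_2)$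 with probability only $\frac14$.
\end{example}

With $K$ leaves of which one is good, a function must find the good index, whereas the mixture spreads the selection and pays $b/K$ on each signal. The search costs about $K$ tests, each of $1/\varepsilon^2$ samples, and the additive bound \eqref{eq:additive} allows this. To beat it, each test has to cost $m/\varepsilon^2$ with $m$ comparable to $d$, while the VC dimension stays at most $d$. So all $K$ signals share the same $m$ code points, and the clause $\neg e$ is replaced by the constraint $f|_e\in\mathcal C$ for a linear code $\mathcal C\subseteq\mathbb F_2^m$. The good index has its hidden word in $\mathcal C$, the others in a coset $\mathcal C+g$.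

Two extreme choices fail for opposite reasons. If $\mathcal C=\{0\}$ and $g=(1,\dots,1)$, one ignores $x$, and the labels are tosses of one coin of bias $\pm\beta$: the test is as cheap as for $m=1$. If $\mathcal C$ is the set of even-weight words, a wrong selection may cost only $b/m$ in \eqref{eq:signal}, which exceeds $\varepsilon$ only if $b>m\varepsilon$, impossible for large $m$. We need three properties at once:
\begin{enumerate}
\item[(C1)] every word of $\mathcal C+g$ is at distance $\Omega(m)$ from $\mathcal C$;
\item[(C2)] telling a random word of $\mathcal C$ from a random word of $\mathcal C+g$ takes $\Omega(m/\beta^2)$ samples of $Q_s$;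
\item[(C3)] membership in $\mathcal C$ is expressed by $O(m)$ clauses of width at most $4$.
\end{enumerate}
The selection must also be expressed by narrow clauses, so $\lambda_1\vee\dots\vee\lambda_K$ will be replaced by clauses along a binary tree.

\section{Telling a code from a coset}\label{sec:testing}

We first translate (C2) into a property of the dual code. Vectors $T\in\mathbb F_2^m$ are identified with their supports, $|T|$ is the weight, and $\langle T,s\rangle=\sum_xT_xs_x\in\mathbb F_2$. For a linear code $\mathcal C$, the dual is $\mathcal C^\perp=\{T:\langle T,c\rangle=0\text{ for all }c\in\mathcal C\}$; one has $\dim\mathcal C+\dim\mathcal C^\perp=m$ and $(\mathcal C^\perp)^\perp=\mathcal C$. The average of $(-1)^{\langle T,c\rangle}$ over $c\in\mathcal C$ is $1$ if $T\in\mathcal C^\perp$ and $0$ otherwise, because in the second case translation by a word $c_0\in\mathcal C$ with $\langle T,c_0\rangle=1$ permutes $\mathcal C$ and reverses all signs.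

For probability measures $\mu,\nu$, the \emph{total variation distance} is $\operatorname{TV}(\mu,\nu)=\sup_E|\mu(E)-\nu(E)|$, which on a finite set equals $\frac12\|\mu-\nu\|_1$. We use four standard facts.
\begin{enumerate}
\item[(T1)] If two laws of a pair $(X,Y)$ have the same marginal for $X$, their distance is the average over $X$ of the distance between the conditional laws of $Y$.
\item[(T2)] $\operatorname{TV}(\mu\otimes\pi,\nu\otimes\pi)=\operatorname{TV}(\mu,\nu)$.
\item[(T3)] Applying the same Markov kernel to $\mu$ and $\nu$ does not increase the distance.
\item[(T4)] (Pinsker's inequality.) $\operatorname{TV}(\mu,\nu)\le\sqrt{\operatorname{KL}(\mu\|\nu)/2}$, where $\operatorname{KL}(\mu\|\nu)=\sum_\omega\mu(\omega)\ln\frac{\mu(\omega)}{\nu(\omega)}$ satisfies $\operatorname{KL}(\mu^{\otimes r}\|\nu^{\otimes r})=r\operatorname{KL}(\mu\|\nu)$.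
\end{enumerate}

For nonempty $U\subseteq\mathbb F_2^m$ let $\Pi^n_U=|U|^{-1}\sum_{s\in U}Q_s^{\otimes n}$ be the law of $n$ samples of $Q_s$ when $s$ is drawn once, uniformly from $U$.

Consider $m=2$, $\mathcal C=\{00,11\}$, $\mathcal C+g=\{01,10\}$ and $n=2$. Each $s_x$ alone is a fair bit in both cases, so two samples at the same coordinate have the same law in both cases. With probability $\frac12$ the samples fall on different coordinates; then the first label is a fair bit, and the labels agree with probability $(\frac12+\beta)^2+(\frac12-\beta)^2=\frac12+2\beta^2$ under $\mathcal C$ and $\frac12-2\beta^2$ under $\mathcal C+g$. The conditional distance is $(2\beta)^2$: the product, over the support of the dual word $11$, of the advantages $2\beta$ at single coordinates. In general information leaks only through dual words, and each is damped by such a product.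

\begin{lemma}\label{lem:tv}
Let $\mathcal C\subseteq\mathbb F_2^m$ be a linear code, $g\in\mathbb F_2^m$, $\beta\in(0,\frac14]$ and $\eta>0$. If $n\le\eta^2m/(9\beta^2)$, then
\[
\operatorname{TV}(\Pi^n_{\mathcal C},\Pi^n_{\mathcal C+g})\le\sum_{T\in\mathcal C^\perp\setminus\{0\}}\eta^{|T|}.
\]
\end{lemma}

\begin{proof}
The positions $x_1,\dots,x_n$ are independent and uniform whatever $s$ is, so by (T1) we may condition on them. Let $n_x$ be the number of samples at $x$, and for $t\in\{0,1\}$ let $\mu^x_t$ be the law of the $n_x$ labels at $x$ when $s_x=t$. Put
\[
\bar\mu^x=\tfrac12(\mu^x_0+\mu^x_1),\qquad\Delta^x=\tfrac12(\mu^x_0-\mu^x_1),\qquad\tau_x=\operatorname{TV}(\mu^x_0,\mu^x_1).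
\]
Then $\mu^x_t=\bar\mu^x+(-1)^t\Delta^x$, $\|\bar\mu^x\|_1=1$ and $\|\Delta^x\|_1=\tau_x$. Given $s$, the labels at different coordinates are independent, and expanding the product gives
\[
\bigotimes_{x\in[m]}\mu^x_{s_x}=\sum_{T\subseteq[m]}(-1)^{\langle T,s\rangle}\nu_T,\qquad\nu_T=\bigotimes_{x\in T}\Delta^x\otimes\bigotimes_{x\notin T}\bar\mu^x,
\]
where $\|\nu_T\|_1=\prod_{x\in T}\tau_x$ because the $\ell_1$ norm of a product of signed measures is the product of the norms. Averaging over $s\in\mathcal C$ yields $\sum_{T\in\mathcal C^\perp}\nu_T$, and averaging over $s\in\mathcal C+g$ yields $\sum_{T\in\mathcal C^\perp}(-1)^{\langle T,g\rangle}\nu_T$. In the difference the term $T=0$ cancels and every other term has coefficient $0$ or $2$. Hence the conditional distance is at most $\sum_{T\in\mathcal C^\perp\setminus\{0\}}\prod_{x\in T}\tau_x$.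

A single label at $x$ is a coin with probabilities $\frac12\pm\beta$, exchanged between $t=0$ and $t=1$, so the divergence for one label is $2\beta\ln\frac{1+2\beta}{1-2\beta}$. From $\ln\frac{1+u}{1-u}=2\sum_{r\ge0}\frac{u^{2r+1}}{2r+1}\le\frac{2u}{1-u^2}$ with $u=2\beta\le\frac12$, the divergence is at most $\frac{8\beta^2}{1-4\beta^2}\le\frac{32}3\beta^2$. By (T4),
\begin{equation}\label{eq:tau}
\tau_x\le\sqrt{\tfrac{16}3\beta^2n_x}\le3\beta\sqrt{n_x}.
\end{equation}

It remains to average over the positions. Write $n_x=\sum_{r=1}^n\mathbf 1[x_r=x]$ and expand $\prod_{x\in T}n_x$ as a sum over maps $T\to[n]$. A non-injective map contributes $0$, since one sample cannot sit at two coordinates, and an injective map contributes expectation $m^{-|T|}$. Therefore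
\[
\mathbb E\prod_{x\in T}n_x=n(n-1)\cdots(n-|T|+1)\,m^{-|T|}\le(n/m)^{|T|},
\]
and $\mathbb E\prod_{x\in T}\sqrt{n_x}\le(n/m)^{|T|/2}$ by Jensen's inequality. So the term $T$ contributes at most $(3\beta\sqrt{n/m})^{|T|}\le\eta^{|T|}$.
\end{proof}

Property (C2) thus follows once the sum in Lemma~\ref{lem:tv} is small for some $\eta$ that does not depend on $m$.

\section{A code with a local description and a heavy dual}\label{sec:code}

Properties (C2) and (C3) pull against each other, since a parity check on few code points is a light dual word. For instance, the checks $\sum_{j\in J}c_j=0$ for the $m/4$ blocks $J$ of a partition of $[m]$ into $4$-sets make the sum in Lemma~\ref{lem:tv} at least $\frac m4\eta^4$; keeping this below $0.04$ forces $\eta^2\le0.4/\sqrt m$, and the lemma then covers only order $\sqrt m/\beta^2$ samples. The way out is to impose the short checks on auxiliary values that are locally linked to $c$ but depend on many of its coordinates. We use the suffix sums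
\[
\sigma_j(c)=\sum_{x\ge j}c_x\in\mathbb F_2\qquad(j\in[m]),
\]
which obey the short relations $\sigma_m=c_m$ and $\sigma_j=\sigma_{j+1}+c_j$. No signal distribution charges the points that store them, so these relations cost nothing in Lemma~\ref{lem:tv}.

\begin{proposition}\label{prop:code}
Let $m=4M$ with $M\ge1$ and $\eta=1/200$. There are a partition $J_1,\dots,J_M$ of $[m]$ into $4$-sets and a vector $g\in\mathbb F_2^m$ such that the code
\[
\mathcal C=\Bigl\{c\in\mathbb F_2^m:\ \sum_{j\in J_a}\sigma_j(c)=0\ \text{ for all }a\in[M]\Bigr\}
\]
satisfies
\begin{enumerate}
\item[(i)] $|\mathcal C|=2^{3m/4}$;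
\item[(ii)] $\sum_{T\in\mathcal C^\perp\setminus\{0\}}\eta^{|T|}\le0.04$;
\item[(iii)] $\operatorname{dist}(s,\mathcal C)>m/25$ for every $s\in\mathcal C+g$.
\end{enumerate}
\end{proposition}

For $m=4$ the only check is $\sigma_1+\sigma_2+\sigma_3+\sigma_4=c_1+2c_2+3c_3+4c_4=c_1+c_3$. So $\mathcal C=\{c:c_1=c_3\}$, $\mathcal C^\perp=\{0000,1010\}$, the sum in (ii) is $\eta^2$, and $g=1000$ works.

\begin{proof}
\emph{The dual and (i).} For $y\in\mathbb F_2^m$ define the prefix-sum vector $\operatorname{acc}(y)$ by $\operatorname{acc}(y)_x=\sum_{j\le x}y_j$. Exchanging the order of summation,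
\[
\langle\operatorname{acc}(\mathbf 1_{J_a}),c\rangle=\sum_xc_x\,|\{j\in J_a:j\le x\}|=\sum_{j\in J_a}\sum_{x\ge j}c_x=\sum_{j\in J_a}\sigma_j(c).
\]
Hence $\mathcal C=\mathcal B^\perp$, where $\mathcal B=\{\operatorname{acc}(y_u):u\in\mathbb F_2^M\}$ and $y_u=\sum_au_a\mathbf 1_{J_a}$. The map $u\mapsto y_u$ is linear and injective as the blocks are disjoint, and $\operatorname{acc}$ is linear and injective as $y_x=\operatorname{acc}(y)_x+\operatorname{acc}(y)_{x-1}$ (with $\operatorname{acc}(y)_0=0$). So $\dim\mathcal B=m/4$, which gives (i) for every partition, and $\mathcal C^\perp=\mathcal B$.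

\emph{Proof of (ii).} The vector $\operatorname{acc}(y)$ switches on and off at consecutive ones of $y$, so it is light only if the ones of $y$ come in close pairs, which is unlikely for a random $y$. We choose $(J_1,\dots,J_M)$ uniformly at random and bound the expectation of the sum. Fix $u$ with $|u|=w\ge1$ and put $A=2w$. The law of $y_u$ is invariant under permutations of $[m]$, so $y_u$ is uniform among the vectors of weight $4w=2A$.

Let $y$ have support $p_1<\dots<p_{2A}$. The ones of $\operatorname{acc}(y)$ fill the $A$ nonempty intervals $[p_{2r-1},p_{2r})$. Its zeros fill the possibly empty interval $[1,p_1)$ and the $A$ nonempty intervals $[p_2,p_3),\dots,[p_{2A-2},p_{2A-1}),[p_{2A},m]$. The lengths of these intervals determine $y$. If $|\operatorname{acc}(y)|=j$, the $A$ positive lengths with sum $j$ can be chosen in $\binom{j-1}{A-1}$ ways; adding $1$ to the initial length, the other $A+1$ lengths become positive integers with sum $m-j+1$, giving $\binom{m-j}{A}\le\binom mA$ ways. Since $\sum_j\binom{j-1}{A-1}\eta^j=(\eta+\eta^2+\cdots)^A=\theta^A$ with $\theta=\frac\eta{1-\eta}=\frac1{199}$, we obtain $\mathbb E\,\eta^{|\operatorname{acc}(y_u)|}\le\binom mA\theta^A/\binom m{2A}$.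 Summing over $u\ne0$,
\[
\mathbb E\sum_{T\in\mathcal B\setminus\{0\}}\eta^{|T|}\le\sum_{w=1}^Ma_w,\qquad a_w=\binom Mw\,\theta^A\binom mA\Big/\binom m{2A}.
\]
We show that $a_w\le0.19^A$. We have $\binom Mw\le(eM/w)^w=\bigl(\frac{em}{2A}\bigr)^{A/2}$ and
\[
\binom mA\Big/\binom m{2A}=\frac{(2A)!\,(m-2A)!}{A!\,(m-A)!}=\prod_{j=1}^A\frac{A+j}{m-2A+j}.
\]
If $A\le m/4$, then $A\le m-2A$, so the factors are nondecreasing in $j$ and each is at most the last, $\frac{2A}{m-A}\le\frac{8A}{3m}$. Then
\[
a_w\le\Bigl[\tfrac83\sqrt{e/2}\,\sqrt{A/m}\;\theta\Bigr]^A\le\Bigl[\tfrac43\sqrt{e/2}\;\theta\Bigr]^A\le(1.56/199)^A\le0.19^A .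
\]
If $A>m/4$, the ratio of binomials is at most $2^m\le16^A$, and $\bigl(\frac{em}{2A}\bigr)^{A/2}\le(2e)^{A/2}\le2.34^A$, so $a_w\le(2.34\cdot16/199)^A\le0.19^A$. The expectation is therefore at most $\sum_{w\ge1}0.0361^w=\frac{0.0361}{0.9639}<0.04$, and some partition satisfies (ii). Fix it.

\emph{Proof of (iii).} Let $\alpha=\frac1{25}$ and let $V=\sum_{r\le\alpha m}\binom mr$ be the number of vectors within distance $\alpha m$ of a given one. As $\alpha^r(1-\alpha)^{m-r}$ decreases in $r$, the binomial theorem gives $1\ge V\alpha^{\alpha m}(1-\alpha)^{(1-\alpha)m}$, that is, $V\le2^{H_2(\alpha)m}$ with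
\[
H_2(\tfrac1{25})=\tfrac1{25}\log_225+\tfrac{24}{25}\log_2\tfrac{25}{24}\le0.186+0.057=0.243 .
\]
The balls of radius $m/25$ around the words of $\mathcal C$ cover at most $2^{0.75m+0.243m}<2^m$ vectors, so some $g$ has $\operatorname{dist}(g,\mathcal C)>m/25$. For $s=c+g$ with $c\in\mathcal C$ we have $\operatorname{dist}(s,\mathcal C)=\operatorname{dist}(g,\mathcal C+c)=\operatorname{dist}(g,\mathcal C)$.
\end{proof}

\section{The class and the hard instances}\label{sec:class}

Let $d\ge4$ and $k\ge12d$. Put $m=4\lfloor d/4\rfloor$ and $K=\lfloor k/4\rfloor$. Then $4\le m\le d\le m+3\le\frac74m$, and $K\ge12$ because $k\ge48$. Let $J_a$, $\mathcal C$, $g$ be as in Proposition~\ref{prop:code}.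

\subsection{Domain and class}

Fix a rooted tree with leaves $\lambda_1,\dots,\lambda_K$ in which every internal node has two children; it has $K-1$ internal nodes. Let $\mathcal X_0$ consist of the point $z$, the code points $e_1,\dots,e_m$, \emph{auxiliary points} $v_1,\dots,v_m$, and the $2K-1$ nodes of the tree. For $i\in[K]$ and $c\in\mathcal C$ define $h_{i,c}$ on $\mathcal X_0$ by
\[
h_{i,c}(z)=0,\qquad h_{i,c}(e_x)=c_x,\qquad h_{i,c}(v_j)=\sigma_j(c),
\]
and, for a node $a$, $h_{i,c}(a)=1$ if and only if $a$ lies on the path from the root to $\lambda_i$. Let $\mathcal H_0=\{h_{i,c}:i\in[K],\,c\in\mathcal C\}$. The selection of an index adds at most $1$ to the VC dimension, however large $K$ is.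

\begin{lemma}\label{lem:vc}
$\operatorname{VC}(\mathcal H_0)\le d$.
\end{lemma}

\begin{proof}
Let $A$ be shattered. It does not contain $z$, where all members vanish. It contains at most one node: two nodes of $A$ take the values $(1,1)$ under some $h_{i,c}$, so they lie on one path from the root and one is an ancestor of the other; but no member gives the ancestor $0$ and the descendant $1$. On the code and auxiliary points the members realize at most $|\mathcal C|=2^{3m/4}$ patterns, so $A$ contains at most $\frac34m$ such points. Thus $|A|\le1+\frac34m\le m\le d$, using $m\ge4$.
\end{proof}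

To reach dimension exactly $d$ we pad. If a class $\mathcal G$ is replaced by the class of all extensions of its members to a finite set $W$ of new points, a set is shattered exactly when its part outside $W$ is shattered by $\mathcal G$, so the VC dimension grows by $|W|$. Take $|W|=d-\operatorname{VC}(\mathcal H_0)$, let $\mathcal X=\mathcal X_0\cup W$, and let $\mathcal H$ be the padded class. Then $\operatorname{VC}(\mathcal H)=d$, and $\mathcal H$ depends only on $d$ and $k$. No distribution below charges $W$, and we write $h_{i,c}$ also for the extension by $0$.

\subsection{The clauses}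

A constraint $f(p_1)+\dots+f(p_w)=0$ in $\mathbb F_2$ on distinct points is equivalent to $2^{w-1}$ clauses of width $w$: for each pattern $t\in\{0,1\}^w$ of odd parity, the clause $\{(p_l,1-t_l):l\in[w]\}$ is violated exactly when $f$ shows the pattern $t$. Let $\Phi$ consist of
\begin{itemize}
\item the \emph{tree clauses}: the clause with the single literal $(\text{root},1)$, and $\neg a\vee a'\vee a''$ for each internal node $a$ with children $a',a''$; these are $K$ clauses;
\item the \emph{code clauses}, expressing $f(v_m)+f(e_m)=0$, then $f(v_j)+f(v_{j+1})+f(e_j)=0$ for $j<m$, and $\sum_{j\in J_a}f(v_j)=0$ for $a\in[M]$; these are $2+4(m-1)+8\cdot\frac m4=6m-2$ clauses.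
\end{itemize}

\begin{lemma}\label{lem:force}
Every $h_{i,c}$ satisfies all clauses of $\Phi$. Every $f:\mathcal X\to\{0,1\}$ that satisfies all clauses of $\Phi$ selects at least one index and has $f|_e\in\mathcal C$.
\end{lemma}

\begin{proof}
The root lies on the path to $\lambda_i$, and an internal node on the path has a child on it; this gives the tree clauses for $h_{i,c}$. The code clauses are the recursion for the suffix sums and the definition of $\mathcal C$. Conversely, let $f$ satisfy $\Phi$. The root has value $1$, and an internal node of value $1$ has a child of value $1$, so we can descend to a leaf of value $1$. By downward induction on $j$ the first two groups of code constraints give $f(v_j)=\sigma_j(f|_e)$, and the third group then says $f|_e\in\mathcal C$.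
\end{proof}

\subsection{The instances}

Fix $\varepsilon\in(0,1/75]$ and let $b=25\varepsilon\le\frac13$, with $\beta=\frac b{2(1-b)}$ as in Section~\ref{sec:idea}. To words $s^{(1)},\dots,s^{(K)}\in\mathbb F_2^m$ we associate the tuple consisting of the $K$ signal distributions $S_{i,s^{(i)}}$ and the distributions $D_\varphi$, $\varphi\in\Phi$. Their number is $2K+6m-2\le\frac k2+6d\le k$; this is where $k\ge12d$ is used. Repeating one clause distribution, we obtain exactly $k$ distributions, in a fixed order. The instance is of \emph{type $i$} if $s^{(i)}\in\mathcal C$ and $s^{(j)}\in\mathcal C+g$ for all $j\ne i$.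

\begin{lemma}\label{lem:claim}
In an instance of type $i$ we have $\mathrm{OPT}\le\frac12$, and every $\varepsilon$-optimal function $f:\mathcal X\to\{0,1\}$ selects $i$ and no other index.
\end{lemma}

\begin{proof}
Let $h=h_{i,c}$ with $c=s^{(i)}$. Its clause losses are at most $\frac12$ by Lemmas~\ref{lem:clause} and~\ref{lem:force}. By \eqref{eq:signal}, its loss on the $i$th signal is $\frac12$, as $\rho=0$, and on the others at most $\frac12$, as $h(\lambda_j)=0$. So $\mathrm{OPT}\le\frac12$.

An $\varepsilon$-optimal $f$ has all losses at most $\frac12+\varepsilon<\frac23$, so it satisfies $\Phi$ by Lemma~\ref{lem:clause}. By Lemma~\ref{lem:force}, $f|_e\in\mathcal C$ and $f$ selects some index. If $f$ selects $j$, then \eqref{eq:signal} gives $b\operatorname{dist}(f|_e,s^{(j)})/m\le\varepsilon$, so $\operatorname{dist}(s^{(j)},\mathcal C)\le m/25$. By Proposition~\ref{prop:code}(iii), $s^{(j)}\notin\mathcal C+g$, and hence $j=i$.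
\end{proof}

\begin{remark}\label{rem:mixture}
Lemma~\ref{lem:claim} is the only place where the output is required to be a function, and nothing like it holds for randomized predictors. For any hidden words, $\mathrm{OPT}\ge\frac12$, because a member of $\mathcal H$ selecting $j$ has loss at least $\frac12$ on the $j$th signal. For any fixed $c\in\mathcal C$, the uniform mixture of $h_{1,c},\dots,h_{K,c}$ has all clause losses at most $\frac12$ and, by \eqref{eq:signal}, loss at most $\frac12+\frac bK$ on every signal. For $K\ge25$ it is $\varepsilon$-optimal and uses no samples. There is no conflict with Theorem~\ref{thm:more}(c): every point of $\mathcal X_0$ has mass at least $\frac16$ under some clause distribution.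
\end{remark}

\section{The lower bounds}\label{sec:lower}

By Lemma~\ref{lem:claim} a deterministic learner solves a search problem among $K$ indices, and by Lemma~\ref{lem:tv} testing one index is expensive. The difficulty is adaptivity: the learner may distribute its samples unevenly, in a way that depends on what it sees. We compare every type with one reference situation in which no index is good. There the learner can sample heavily from only some indices and can name only one, and at every other index $i$ it would behave almost identically on type $i$, where it must name $i$.

\begin{proof}[Proof of Theorem~\ref{thm:main}]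
Let $\mathcal H$ be the class of Section~\ref{sec:class}, let $\varepsilon\le1/75$ and $\delta\le1/4$, and fix a deterministic learner with a finite sample bound $N$; it stops almost surely on every tuple. Attach to each of the $k$ distributions an infinite \emph{tape} of independent samples, drawn in advance and read in order by the learner. ``Tape $i$'' for $i\in[K]$ is the tape of the $i$th signal.

Let $\mathbb P_0$ be the law of the seed and the tapes when $s^{(1)},\dots,s^{(K)}$ are independent and uniform on $\mathcal C+g$. For $i\in[K]$ let $\mathbb P_i$ be defined in the same way, except that $s^{(i)}$ is uniform on $\mathcal C$. Since the hidden words are independent, under each of these laws the seed and the $k$ tapes are independent, and $\mathbb P_i$ and $\mathbb P_0$ differ only in the law of tape $i$.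

Let $\eta=1/200$ and $n=\lfloor\eta^2m/(9\beta^2)\rfloor$. A sample of $S_{i,s}$ arises from a sample $(x,y)$ of $Q_s$ by outputting $(\lambda_i,0)$ with probability $b$ and $(e_x,y)$ otherwise, a kernel that does not involve $s$. So the first $n$ entries of tape $i$ are the image of $\Pi^n_{\mathcal C}$ under $\mathbb P_i$, and of $\Pi^n_{\mathcal C+g}$ under $\mathbb P_0$, by the same kernel. By (T3), Lemma~\ref{lem:tv} and Proposition~\ref{prop:code}(ii), their laws are within distance $0.04$. By (T2),
\begin{equation}\label{eq:transfer}
\mathbb P_i(E)\le\mathbb P_0(E)+0.04
\end{equation}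
for every event $E$ determined by the seed, the other tapes, and the first $n$ entries of tape $i$.

Let $N_i$ be the number of entries of tape $i$ that the learner reads, and let $\hat\imath$ be the least index selected by its output, with $\hat\imath=0$ if there is none. The event $\{\hat\imath=i\}$ may depend on later entries of tape $i$, so we enlarge it to
\[
E_i=\{N_i>n\}\cup\{N_i\le n,\ \hat\imath=i\}.
\]
To decide $E_i$, run the learner and interrupt it if it requests entry $n+1$ of tape $i$. An interruption means $N_i>n$; otherwise the run is complete and shows $\hat\imath$. So \eqref{eq:transfer} applies to $E_i$. Under $\mathbb P_i$ the instance is of type $i$, the learner succeeds with probability at least $\frac34$ on each such instance, and success implies $\hat\imath=i$ by Lemma~\ref{lem:claim}. Therefore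
\[
\tfrac34\le\mathbb P_i(\hat\imath=i)\le\mathbb P_i(E_i)\le\mathbb P_0(E_i)+0.04\le\mathbb P_0(\hat\imath=i)+\mathbb P_0(N_i\ge n+1)+0.04 .
\]
Sum over $i\in[K]$. The events $\{\hat\imath=i\}$ are disjoint. The tuples occurring under $\mathbb P_0$ are legitimate inputs, so $\sum_i\mathbb E_0N_i\le N$; only the sample bound, not the correctness of the learner, is used on them. By Markov's inequality,
\[
0.71K\le1+\frac{\sum_i\mathbb E_0N_i}{n+1}\le1+\frac N{n+1}.
\]
Since $K\ge12$ we have $0.09K\ge1$, so $0.71K-1\ge0.62K$. Since $k\ge48$ we have $K\ge\frac{k-3}4\ge0.234k$, so $0.62K\ge0.145k$. Finally $9\beta^2\le9(\frac34\cdot25\varepsilon)^2\le3165\,\varepsilon^2$, so $n+1\ge\frac{m}{40000\cdot3165\,\varepsilon^2}=\frac m{1.266\cdot10^8\varepsilon^2}$. With $m\ge\frac47d$,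
\[
N\ge0.145\,k\,(n+1)\ge\frac{0.145\cdot\frac47}{1.266\cdot10^8}\cdot\frac{dk}{\varepsilon^2}\ge5\cdot10^{-10}\,\frac{dk}{\varepsilon^2}.\qedhere
\]
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:answer}]
Suppose that $C$, $P$ and the procedure exist. Take $d\ge4$, $k=12d$, $\varepsilon=1/75$, $\delta=1/4$ and the class of Theorem~\ref{thm:main}. The procedure is a deterministic learner with sample bound \eqref{eq:additive}, so $13\,C\,d\,P(d,12d,75,4)\ge12c_0d^2$. Thus $P(d,12d,75,4)\ge\frac{12c_0}{13C}\,d$ for all $d\ge4$, whereas the left side is bounded by a polynomial in $\log d$. The same argument works for every fixed $\varepsilon\le1/75$.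
\end{proof}

When $k<12d$ there are too few distributions to enforce a code of length about $d$, and we use the longest code that fits.

\begin{proof}[Proof of Theorem~\ref{thm:more}(a)]
If $k\ge12d$, Theorem~\ref{thm:main} gives more than is claimed. Otherwise let $d'=\lfloor k/12\rfloor$. Then $4\le d'<d$, $k\ge12d'$, and $d'\ge\frac k{12}-1\ge\frac k{24}$. Let $\mathcal H'$ be the class of Theorem~\ref{thm:main} for $(d',k)$, and pad it with $d-d'$ new points to a class $\mathcal H$ of VC dimension $d$. On tuples that do not charge the new points, the two classes have the same $\mathrm{OPT}$, and the losses of a function depend only on its restriction to the old domain. So a deterministic learner for $\mathcal H$, with its output restricted, is one for $\mathcal H'$ with the same sample bound, and $N\ge c_0d'k/\varepsilon^2\ge\frac{c_0}{24}k^2/\varepsilon^2\ge\frac{c_0}{24}k\min\{d,k\}/\varepsilon^2$.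
\end{proof}

\section{The upper bounds}\label{sec:upper}

\begin{proof}[Proof of Theorem~\ref{thm:more}(b)]
We use the uniform convergence theorem for VC classes \cite[Theorem~6.8]{ssbd}, under the usual measurability conventions. With an absolute constant $C_1$, it says that for $C_1(d+\log(k/\delta))/\varepsilon^2$ independent samples from $D_i$, the fraction $\hat L_i(h)$ of samples misclassified by $h$ satisfies $\sup_{h\in\mathcal H}|\hat L_i(h)-L_{D_i}(h)|\le\varepsilon/3$ with probability at least $1-\delta/k$. Draw this many samples from each $D_i$ and output $\hat h\in\mathcal H$ minimizing $\max_i\hat L_i$; a minimizer exists because the empirical losses take finitely many values. By a union bound, with probability at least $1-\delta$, every $h\in\mathcal H$ satisfies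
\[
\max_iL_{D_i}(\hat h)\le\max_i\hat L_i(\hat h)+\tfrac\varepsilon3\le\max_i\hat L_i(h)+\tfrac\varepsilon3\le\max_iL_{D_i}(h)+\tfrac{2\varepsilon}3 .
\]
Taking the infimum over $h$ shows that $\hat h$ is $\varepsilon$-optimal.

Now let $12d\le k\le2^d$ and $2^{-d}\le\delta\le\frac14$. Then $k/\delta\le4^d$, so the bound is $O(dk/\varepsilon^2)$. The conditions force $d\ge2$ and $12d\le2^d$, which fails for $d=2,3$; so $d\ge4$, and Theorem~\ref{thm:main} gives the matching lower bound for all deterministic learners, proper or not.
\end{proof}

For part (c) recall Hoeffding's inequality in two steps. If $Z_1,\dots,Z_r$ are independent, $Z_l$ takes values in an interval of length $a_l$, and $Z=\sum_lZ_l$, then $\mathbb E\,e^{u(Z-\mathbb EZ)}\le\exp(u^2\sum_la_l^2/8)$ for all real $u$. Markov's inequality turns a bound $\mathbb E\,e^{u(Z-\mathbb EZ)}\le e^{u^2\gamma/8}$ into $\Pr[Z-\mathbb EZ\ge t]\le e^{-2t^2/\gamma}$, by the choice $u=4t/\gamma$.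

\begin{proof}[Proof of Theorem~\ref{thm:more}(c)]
Run the learner behind \eqref{eq:randomized} with parameters $(\varepsilon/2,\delta/2)$; with probability at least $1-\delta/2$ its randomized output $\pi$ is $(\varepsilon/2)$-optimal. Condition on $\pi$, and let $q(x)$ be the probability that a function drawn from $\pi$ takes the value $1$ at $x$. Choose $f(x)\in\{0,1\}$ independently over $x\in\mathcal X$ with $\Pr[f(x)=1]=q(x)$, and output $f$; this uses no further samples. Write $D_i(x,y)$ for the mass of $(x,y)$ and $D_i(x)=D_i(x,0)+D_i(x,1)$. Then
\[
L_{D_i}(f)=\sum_{x\in\mathcal X}\bigl[D_i(x,0)f(x)+D_i(x,1)(1-f(x))\bigr]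
\]
is a sum of independent terms, the term $x$ lying in $[0,D_i(x)]$. Its mean is $\sum_x[D_i(x,0)q(x)+D_i(x,1)(1-q(x))]=L_{D_i}(\pi)$. By hypothesis,
\[
\sum_xD_i(x)^2\le\sup_xD_i(x)\le\gamma:=\frac{\varepsilon^2}{2\ln(2k/\delta)} .
\]
So the centered partial sums have moment generating functions at most $e^{u^2\gamma/8}$. The partial sums lie in $[0,1]$ and converge to $L_{D_i}(f)$, so by bounded convergence the same bound holds for the full sum. With $t=\varepsilon/2$,
\[
\Pr\bigl[L_{D_i}(f)\ge L_{D_i}(\pi)+\tfrac\varepsilon2\bigr]\le\exp\bigl(-\tfrac{\varepsilon^2}{2\gamma}\bigr)=\frac\delta{2k}.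
\]
A union bound over $i\in[k]$ and the failure of the first step shows that, with probability at least $1-\delta$, $\max_iL_{D_i}(f)\le\max_iL_{D_i}(\pi)+\frac\varepsilon2\le\mathrm{OPT}+\varepsilon$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{mdl}
\emph{Multi-Distribution Learning In 2025},
\texttt{https://eric-zhao.com/blog/multidistribution}.

\bibitem{ssbd}
Shalev-Shwartz and Ben-David,
\emph{Understanding Machine Learning}.

\end{thebibliography}
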